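
\newtheorem{theorem}{Theorem}
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\theoremstyle{definition}
\newtheorem{example}[theorem]{Example}

\title{Circular cones maximize the variance\\ of the conic intrinsic volumes}


\begin{abstract}
The intrinsic volumes of a closed convex cone $C\subseteq\mathbb{R}^d$ form a probability distribution on $\{0,\dots,d\}$ whose mean is the statistical dimension of $C$. We prove that, if some circular cone has the same statistical dimension as $C$, then the variance of this distribution is at most that of the circular cone, and that for $d\ge2$ equality holds only if $C$ is a rotation of the circular cone. More generally, among cones of a given statistical dimension the circular cone maximizes $\mathrm{E} f(\|\Pi_C(g)\|^2)$ for every continuous convex $f$, and every exponential moment of the intrinsic volumes distribution. The proof compares the distribution functions of the angular distance to the two cones: by the spherical isoperimetric inequality they cross at most once.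 We also give an explicit upper bound for the variance with an asymptotically optimal constant.
\end{abstract}

\section{The question and the results}

Let $C\subseteq\mathbb{R}^d$ be a closed convex cone, let $\Pi_C$ be the nearest-point projection onto $C$, and let $g$ be a standard Gaussian vector in $\mathbb{R}^d$. The \emph{conic intrinsic volumes} $v_0(C),\dots,v_d(C)$ are the nonnegative numbers with sum $1$ for which $\|\Pi_C(g)\|^2$ has the chi-bar-squared distribution $\sum_k v_k(C)\,\chi_k^2$, that is,
\begin{equation}\label{eq:chibar}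
\mathrm{E}\big[f(\|\Pi_C(g)\|^2)\big]=\sum_{k=0}^d v_k(C)\,\mathrm{E}[f(X_k)],\qquad X_k\sim\chi_k^2,\quad \chi_0^2=\delta_0 .
\end{equation}
Let $V$ be a random variable with $\mathrm{P}(V=k)=v_k(C)$. Its mean $\delta(C)=\sum_k k\,v_k(C)$ is the \emph{statistical dimension} of $C$, and its variance is denoted $\mathrm{var}(C)$.

If $C$ is a linear subspace of dimension $k$, then $\|\Pi_C(g)\|^2\sim\chi^2_k$, so $V=k$ is constant and $\mathrm{var}(C)=0$. Thus $\delta$ extends the dimension from subspaces to cones, and $\mathrm{var}(C)$ measures how far $C$ is from having a sharp dimension. How large can it be when $\delta(C)$ is prescribed? McCoy and Tropp \cite{MT} proved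
\begin{equation}\label{eq:MT}
\mathrm{var}(C)\le2\min\{\delta(C),\,d-\delta(C)\}.
\end{equation}

For $0\le\alpha\le\pi/2$ let $\mathrm{Circ}_d(\alpha)=\{x\in\mathbb{R}^d: x_1\ge\|x\|\cos\alpha\}$ be the circular cone of angle $\alpha$. It was conjectured in \cite{note} that circular cones are the extremal ones:
\[
\delta(C)=\delta(\mathrm{Circ}_d(\alpha))\quad\Longrightarrow\quad \mathrm{var}(C)\le\mathrm{var}(\mathrm{Circ}_d(\alpha)).
\]
There are two equivalent forms. With $t_k=v_k+v_{k+1}+\cdots$ we have
\[
\sum_{k=1}^d t_k=\delta,\qquad \sum_{k=1}^d k\,t_k=\sum_{j}\tfrac{j(j+1)}2v_j=\tfrac12(\mathrm{var}+\delta^2+\delta),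
\]
while $\mathrm{E}\chi_k^2=k$ and $\mathrm{E}(\chi_k^2)^2=k^2+2k$ give
\[
\mathrm{E}\|\Pi_C(g)\|^2=\delta,\qquad \mathrm{E}\|\Pi_C(g)\|^4=\mathrm{var}+\delta^2+2\delta .
\]
For fixed $\delta$, maximizing $\mathrm{var}(C)$ is therefore the same as maximizing $\sum_k k\,t_k(C)$ or $\mathrm{E}\|\Pi_C(g)\|^4$.

\begin{example}[the plane]\label{ex:plane}
Let $C\subseteq\mathbb{R}^2$ be a sector of opening $\varphi\in[0,\pi]$ (a ray if $\varphi=0$, a half-plane if $\varphi=\pi$). Then $\Pi_C(g)=g$ with probability $\varphi/2\pi$, and $\Pi_C(g)=0$ on the polar sector, which has opening $\pi-\varphi$. On the remaining two quarter-planes $g$ is projected to a bounding ray, and there $\|\Pi_C(g)\|^2\sim\chi_1^2$. So $(v_0,v_1,v_2)=(\frac12-\frac{\varphi}{2\pi},\frac12,\frac{\varphi}{2\pi})$. Every sector is a rotation of a circular cone, so the conjecture has content only for the one remaining type of cone with $0<\delta<2$, a line. It has $\delta=1$ and variance $0$, while the quarter-plane has $\delta=1$ and variance $\frac12$.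
\end{example}

\begin{example}[the orthant in $\mathbb{R}^3$]\label{ex:orthant}
For $C=\mathbb{R}^3_{\ge0}$, $\|\Pi_C(g)\|^2=\sum_i\max(0,g_i)^2$ is a sum of three independent variables distributed as $\frac12\chi_0^2+\frac12\chi_1^2$. So $V$ is binomial with parameters $3$ and $\frac12$; $\delta=\frac32$ and $\mathrm{var}=\frac34$. The circular cone with $\delta=\frac32$ has $\alpha=\pi/4$ and variance $\frac94-\sqrt2\approx0.836$ (computed after Lemma~\ref{lem:sphere}).
\end{example}

There is a geometric reason to guess the circular cone. Up to an independent radial factor, $\|\Pi_C(g)\|$ depends only on the angular distance from a random direction to $C$. Among sets of given measure on the sphere, the neighborhoods of a cap grow most slowly, so the distance to a cap should be the most spread out. The difficulty is that the two cones are compared at equal statistical dimension, not at equal measure. A single-crossing argument overcomes this.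

\begin{theorem}\label{thm:main}
If $C\subseteq\mathbb{R}^d$ is a closed convex cone and $\delta(C)=\delta(\mathrm{Circ}_d(\alpha))$ with $\alpha\in[0,\pi/2]$, then $\mathrm{var}(C)\le\mathrm{var}(\mathrm{Circ}_d(\alpha))$.
\end{theorem}

\begin{theorem}\label{thm:strong}
Let $d\ge2$.
\begin{enumerate}
\item[(a)] For every closed convex cone $C\ne\{0\},\mathbb{R}^d$ there is exactly one $\alpha\in[0,\pi/2]$ with $\delta(C)=\delta(\mathrm{Circ}_d(\alpha))$.
\end{enumerate}
For such $C$ and $\alpha$ write $C^*=\mathrm{Circ}_d(\alpha)$, and let $V,V^*$ be the intrinsic volume variables of $C,C^*$.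
\begin{enumerate}
\item[(b)] $\mathrm{E} f(\|\Pi_C(g)\|^2)\le\mathrm{E} f(\|\Pi_{C^*}(g)\|^2)$ for every continuous convex $f:[0,\infty)\to\mathbb{R}$.
\item[(c)] $\mathrm{E}\,e^{\lambda V}\le\mathrm{E}\,e^{\lambda V^*}$ for all $\lambda\in\mathbb{R}$. In particular $v_d(C)\le v_d(C^*)$ and $v_0(C)\le v_0(C^*)$.
\item[(d)] $\mathrm{var}(C)=\mathrm{var}(C^*)$ if and only if $C$ is a rotation of $C^*$. The same holds for equality in \textup{(c)} at any single $\lambda\ne0$, and for equality in \textup{(b)} for any single strictly convex $f$ with finite right-hand side.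
\end{enumerate}
\end{theorem}

In (d), strictness of $f$ is needed, since affine $f$ always give equality in (b). So is finiteness: for $f(x)=e^{x/2}$ and $C$ with nonempty interior, $\mathrm{E} f(\|\Pi_C(g)\|^2)\ge\mathrm{E}[e^{\|g\|^2/2};\,g\in C]=\infty$, and both sides of (b) are infinite.

\begin{theorem}\label{thm:explicit}
For $d\ge2$ and every closed convex cone $C\subseteq\mathbb{R}^d$,
\[
\mathrm{var}(C)\le\frac{2(d+1)}{d+3}\cdot\frac{\delta(C)\,(d-\delta(C))}{d}.
\]
For fixed $\alpha\in(0,\pi/2)$, the ratio of $\mathrm{var}$ to $\delta(d-\delta)/d$ for $\mathrm{Circ}_d(\alpha)$ tends to $2$ as $d\to\infty$, so the constant is asymptotically optimal.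
\end{theorem}

Since $\delta(d-\delta)/d\le\min\{\delta,d-\delta\}$ and $\frac{d+1}{d+3}<1$, this improves \eqref{eq:MT}. For $d=3$ and $\delta=\frac32$, for instance, \eqref{eq:MT} gives $3$ and Theorem~\ref{thm:explicit} gives $1$; the true maximum, by Theorem~\ref{thm:main}, is $\frac94-\sqrt2$.

Section~\ref{sec:sphere} moves the problem to the sphere, Section~\ref{sec:line} shows the mechanism in the plane, and Section~\ref{sec:crossing} proves the crossing lemma. Theorems~\ref{thm:main} and \ref{thm:strong}(a)--(c) follow in Section~\ref{sec:order}, the equality case in Section~\ref{sec:equality}, and Theorem~\ref{thm:explicit} in Section~\ref{sec:explicit}.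

\section{From Gaussian space to the sphere}\label{sec:sphere}

Let $d\ge2$, $S=S^{d-1}$, let $\sigma$ be the uniform probability measure on $S$ and $\theta\sim\sigma$. Let $\mathrm{dist}$ be the angular distance on $S$, and for closed $A\subseteq S$, $A\ne\emptyset$, and $t\ge0$ put $A_t=\{\theta\in S:\mathrm{dist}(\theta,A)\le t\}$. Let $S(r)$ be the $\sigma$-measure of a closed cap of angular radius $r\in[0,\pi]$. The function $S(\cdot)$ is continuous and strictly increasing from $0$ to $1$, and $S(\pi-r)=1-S(r)$.

For a closed convex cone $C\ne\{0\}$ put $K=C\cap S\ne\emptyset$,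
\[
X=\|\Pi_C(\theta)\|^2,\qquad F(t)=\sigma(K_t)\ \ (0\le t<\tfrac\pi2),\qquad G(x)=\mathrm{P}(X\ge x)\ \ (0<x\le1).
\]
For closed $L\subseteq S$ let $L^\circ=\{y\in S:\ x\cdot y\le0\text{ for all }x\in L\}$.

\begin{lemma}\label{lem:sphere}
Let $d\ge2$ and let $C\ne\{0\}$ be a closed convex cone.
\begin{enumerate}
\item[(i)] $\|\Pi_C(\theta)\|=\max\{0,\max_{x\in K}\theta\cdot x\}=\cos\big(\min\{\mathrm{dist}(\theta,K),\tfrac\pi2\}\big)$. Hence $X\in[0,1]$, $G(x)=F(\arccos\sqrt x)$ for $0<x\le1$, $\mathrm{P}(X=1)=\sigma(K)$ and $\mathrm{P}(X=0)=\sigma(K^\circ)$.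
\item[(ii)] $\|\Pi_C(g)\|^2=R^2X$, where $R=\|g\|$ is independent of $X$. Hence
\begin{equation}\label{eq:moments}
\delta(C)=d\,\mathrm{E} X,\qquad \mathrm{var}(C)=d(d+2)\,\mathrm{E} X^2-2\delta(C)-\delta(C)^2 .
\end{equation}
\item[(iii)] $\mathrm{E}\,z^V=\mathrm{E}\big[(1-X+z^{-2}X)^{-d/2}\big]$ for all $z>0$. In particular $v_d(C)=\sigma(K)$ and $v_0(C)=\sigma(K^\circ)$.
\end{enumerate}
\end{lemma}

\begin{proof}
For $\lambda\ge0$ the point $\lambda\Pi_C(x)$ lies in $C$, and $\lambda\mapsto\|x-\lambda\Pi_C(x)\|^2$ is minimal at $\lambda=1$. So $(x-\Pi_C(x))\cdot\Pi_C(x)=0$ and $\|x-\Pi_C(x)\|^2=\|x\|^2-\|\Pi_C(x)\|^2$. Also $\Pi_C(\lambda x)=\lambda\Pi_C(x)$ for $\lambda\ge0$.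

(i) The squared distance from $\theta$ to $C$ is the minimum over $x\in K$, $\lambda\ge0$ of $\|\theta-\lambda x\|^2=1-2\lambda\,\theta\cdot x+\lambda^2$. Minimizing over $\lambda$ gives $1-\max(0,\theta\cdot x)^2$, and the distance squared is also $1-\|\Pi_C(\theta)\|^2$. This is the first equality; the second holds since $\max_{x\in K}\theta\cdot x=\cos\mathrm{dist}(\theta,K)$. The rest follows: for $0<a\le1$, $X\ge a$ means $\mathrm{dist}(\theta,K)\le\arccos\sqrt a$; $X=1$ means $\theta\in K$; $X=0$ means $\max_{x\in K}\theta\cdot x\le0$, that is, $\theta\in K^\circ$.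

(ii) Write $g=R\theta$ with $R$ and $\theta=g/\|g\|$ independent and use homogeneity. Taking expectations of $R^2X$ and $R^4X^2$, with $\mathrm{E} R^2=d$ and $\mathrm{E} R^4=d(d+2)$, and comparing with $\mathrm{E}\|\Pi_C(g)\|^2=\delta$, $\mathrm{E}\|\Pi_C(g)\|^4=\mathrm{var}+\delta^2+2\delta$ gives \eqref{eq:moments}.

(iii) Recall $\mathrm{E}\,e^{s\chi_k^2}=(1-2s)^{-k/2}$ for $s<\frac12$. Let $1-2s=z^{-2}$. By \eqref{eq:chibar}, $\mathrm{E}\,e^{s\|\Pi_C(g)\|^2}=\sum_kv_k(C)z^k=\mathrm{E}\,z^V$. Conditioning on $X$ and using $R^2\sim\chi_d^2$, the same quantity equals $\mathrm{E}(1-2sX)^{-d/2}$, and $1-2sX=1-X+z^{-2}X>0$. For $z\le1$ the integrand is at most $1$, and as $z\to0$ it tends to $1$ if $X=0$ and to $0$ otherwise, so $v_0(C)=\mathrm{P}(X=0)$. Finally $z^{-d}\,\mathrm{E}\,z^V=\mathrm{E}\big[(z^2(1-X)+X)^{-d/2}\big]$; for $z\ge1$ the integrand is at most $1$, and letting $z\to\infty$ gives $v_d(C)=\mathrm{P}(X=1)$.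
\end{proof}

We use the layer-cake formulas and the substitution $x=\cos^2t$:
\begin{equation}\label{eq:layer}
\mathrm{E} X=\int_0^1G\,dx=\int_0^{\pi/2}F(t)\sin2t\,dt,\qquad \mathrm{E} X^2=\int_0^12x\,G\,dx=\int_0^{\pi/2}F(t)\,2\cos^2t\,\sin2t\,dt .
\end{equation}

For $C^*=\mathrm{Circ}_d(\alpha)$ we write $X^*,F^*,G^*,K^*$. Here $K^*$ is a cap of radius $\alpha$, so for $0\le t<\pi/2$ the set $K^*_t$ is a cap of radius $\alpha+t<\pi$, and
\begin{equation}\label{eq:Fstar}
F^*(t)=S(\alpha+t),\qquad \mathrm{P}(X^*=1)=S(\alpha),\qquad \mathrm{P}(X^*=0)=1-S(\alpha+\tfrac\pi2)=S(\tfrac\pi2-\alpha).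
\end{equation}

\smallskip
\noindent\emph{Computation for Example~\ref{ex:orthant}.} For $d=3$, $S(r)=\frac12(1-\cos r)$. With $\alpha=\pi/4$ we have $F^*(t)=\frac12-\frac1{2\sqrt2}(\cos t-\sin t)$, so \eqref{eq:layer} gives
\begin{align*}
\mathrm{E} X^*&=\tfrac12-\tfrac1{2\sqrt2}\int_0^{\pi/2}(\cos t-\sin t)\,2\sin t\cos t\,dt=\tfrac12-\tfrac1{2\sqrt2}\big(\tfrac23-\tfrac23\big)=\tfrac12,\\
\mathrm{E}(X^*)^2&=\tfrac12-\tfrac1{2\sqrt2}\int_0^{\pi/2}(\cos t-\sin t)\,4\cos^3t\,\sin t\,dt=\tfrac12-\tfrac1{2\sqrt2}\big(\tfrac45-\tfrac8{15}\big)=\tfrac12-\tfrac{\sqrt2}{15}.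
\end{align*}
By \eqref{eq:moments}, $\delta=\frac32$ and $\mathrm{var}=15\big(\frac12-\frac{\sqrt2}{15}\big)-3-\frac94=\frac94-\sqrt2$.

\section{The smallest case: a line against a quarter-plane}\label{sec:line}

In $\mathbb{R}^2$ let $C$ be a line and $C^*=\mathrm{Circ}_2(\pi/4)$ a quarter-plane, both with $\delta=1$. Now $S(r)=r/\pi$. For the line $K$ is a pair of antipodal points, which grows at four ends; the arc $K^*$ grows at two:
\[
F(t)=\frac{2t}\pi,\qquad F^*(t)=\frac14+\frac t\pi,\qquad F(t)-F^*(t)=\frac1\pi\Big(t-\frac\pi4\Big).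
\]
The line starts behind, grows faster, overtakes once, at $t=\pi/4$, and stays ahead. The two means agree, as they must: $\int_0^{\pi/2}(t-\frac\pi4)\sin2t\,dt=0$ by symmetry. In the second moment \eqref{eq:layer} the extra weight $2\cos^2t=2x$ is larger before the crossing, where $F<F^*$, than after it. Explicitly, with $t=\frac\pi4+s$ and $2\cos^2t\,\sin2t=\sin 2t+\frac12\sin4t$,
\[
\mathrm{E} X^2-\mathrm{E}(X^*)^2=\frac1{2\pi}\int_0^{\pi/2}\Big(t-\frac\pi4\Big)\sin4t\,dt=-\frac1{2\pi}\int_{-\pi/4}^{\pi/4}s\sin4s\,ds=-\frac1{16},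
\]
so by \eqref{eq:moments} the variances differ by $8\cdot\frac1{16}=\frac12$, in agreement with Example~\ref{ex:plane}.

Two features matter: a single crossing, and a weight that is monotone in $x$. The second is general. The first is where isoperimetry enters. The right way to compare growth is to express $F(t)$ as the radius of a cap of equal measure: the radius is $2t$ for the line and $\frac\pi4+t$ for the quarter-plane, where it grows at unit speed. We now show that for any cone it grows at least at unit speed, as long as it has not reached its maximal value $\pi$.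

\section{Single crossing}\label{sec:crossing}

We use the L\'evy--Schmidt isoperimetric inequality on the sphere (\cite{Schmidt}; \cite[Thm.~2.1]{FLM}): if $\emptyset\ne A\subseteq S$ is closed and $\sigma(A)=S(r)$, then
\begin{equation}\label{eq:iso}
\sigma(A_\varepsilon)\ge S(\min\{r+\varepsilon,\pi\})\qquad(\varepsilon\ge0).
\end{equation}
Two cases are elementary. If $\sigma(A)=0$, then $r=0$ and $A_\varepsilon$ contains a cap of radius $\min\{\varepsilon,\pi\}$. If $d=2$ and some point lies outside $A_\varepsilon$, then its component in $S^1\setminus A$ is an arc longer than $2\varepsilon$, and $A_\varepsilon$ covers a piece of length $\varepsilon$ at each end of it; so the length grows by at least $2\varepsilon$.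

\begin{lemma}\label{lem:crossing}
Let $d\ge2$, let $C\ne\{0\}$ be a closed convex cone and $C^*=\mathrm{Circ}_d(\alpha)$, $0\le\alpha\le\pi/2$. If $F(t)\ge F^*(t)$ for some $t\in[0,\pi/2)$, then $F(s)\ge F^*(s)$ for all $s\in[t,\pi/2)$. Consequently there is $x_0\in[0,1]$ with
\begin{equation}\label{eq:G}
G\ge G^*\ \text{ on }(0,x_0),\qquad G\le G^*\ \text{ on }(x_0,1].
\end{equation}
\end{lemma}

\begin{proof}
Let $r(t)\in[0,\pi]$ be defined by $S(r(t))=F(t)$. For $t\le s<\pi/2$ we have $(K_t)_{s-t}\subseteq K_s$, so \eqref{eq:iso} gives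
\[
r(s)\ge\min\{r(t)+s-t,\ \pi\}.
\]
For $C^*$ the corresponding radius is $\alpha+t$, by \eqref{eq:Fstar}. If $r(t)\ge\alpha+t$, then $r(s)\ge\min\{\alpha+s,\pi\}=\alpha+s$; here $\alpha\le\pi/2$ and $s<\pi/2$ ensure $\alpha+s<\pi$. This is the first claim. Since $x\mapsto\arccos\sqrt x$ is decreasing, Lemma~\ref{lem:sphere}(i) turns it into: if $G(x)\ge G^*(x)$, then $G\ge G^*$ on $(0,x]$. Take $x_0$ to be the supremum of $\{x\in(0,1]:G(x)\ge G^*(x)\}$, or $0$ if this set is empty.
\end{proof}

\section{Convex order and the variance inequality}\label{sec:order}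

When the means agree, a single crossing of distribution functions gives domination in convex order. Equality of statistical dimensions enters exactly here.

\begin{proposition}\label{prop:order}
Let $d\ge2$, let $C$ be a closed convex cone and $C^*=\mathrm{Circ}_d(\alpha)$ with $\delta(C)=\delta(C^*)$. Then $C\ne\{0\}$, and $\mathrm{E}\,h(X)\le\mathrm{E}\,h(X^*)$ for every continuous convex $h:[0,1]\to\mathbb{R}$. If equality holds for one strictly convex $h$, then $X$ and $X^*$ have the same law.
\end{proposition}

\begin{proof}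
Since $\delta(C^*)=d\,\mathrm{E} X^*>0$ (a circular cone contains a ray), $C\ne\{0\}$. Put $D=G-G^*$. By \eqref{eq:moments} and \eqref{eq:layer}, $\int_0^1D\,dx=\mathrm{E} X-\mathrm{E} X^*=0$. If $D=0$ a.e., then $G=G^*$ on $(0,1]$, since $x\mapsto\mathrm{P}(X\ge x)$ is left-continuous, so $X$ and $X^*$ have the same law.

If $x_0\in\{0,1\}$ in \eqref{eq:G}, then $D$ has constant sign a.e.\ and integral $0$, so $D=0$ a.e., and both claims hold.

Let $0<x_0<1$. A continuous convex $h$ on $[0,1]$ has a nondecreasing right derivative $h'$ on $(0,1)$, which may be unbounded near the endpoints but is integrable, and $h(x)=h(0)+\int_0^xh'$. By Fubini, $\mathrm{E}\,h(X)=h(0)+\int_0^1h'G\,dx$. Hence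
\[
\mathrm{E}\,h(X)-\mathrm{E}\,h(X^*)=\int_0^1h'(x)D(x)\,dx=\int_0^1\big(h'(x)-h'(x_0)\big)D(x)\,dx\le0,
\]
because the last integrand is $\le0$ by \eqref{eq:G} and monotonicity of $h'$. If $h$ is strictly convex, then $h'(x)\ne h'(x_0)$ for $x\ne x_0$, and equality forces $D=0$ a.e.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
For $d\ge2$ take $h(x)=x^2$ in Proposition~\ref{prop:order} and use \eqref{eq:moments}. For $d=1$ the cones are $\{0\}$, $\mathbb{R}$ and the two rays, with $\delta=0,1,\frac12,\frac12$; the circular cones are rays, so $C$ is a ray and equality holds.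
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:strong}\textup{(a)--(c)}]
(a) By \eqref{eq:moments}, \eqref{eq:layer} and \eqref{eq:Fstar}, $\delta(\mathrm{Circ}_d(\alpha))=d\int_0^{\pi/2}S(\alpha+t)\sin2t\,dt$. This is continuous and strictly increasing in $\alpha\in[0,\pi/2]$, since $S(\cdot)$ is. At $\alpha=0$ the cone is a ray and $\delta=\mathrm{E}\max(0,g_1)^2=\frac12$; at $\alpha=\pi/2$ it is a half-space and $\delta=d-\mathrm{E}\max(0,-g_1)^2=d-\frac12$. A closed convex cone $C\ne\{0\},\mathbb{R}^d$ contains a ray and lies in a closed half-space. By Lemma~\ref{lem:sphere}(i), $\|\Pi_C(\theta)\|$ is monotone in $C$, so $\frac12\le\delta(C)\le d-\frac12$. The intermediate value theorem gives existence, and strict monotonicity gives uniqueness.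

(b) Fix $\rho>0$ and apply Proposition~\ref{prop:order} to $h(x)=f(\rho x)$: $\mathrm{E} f(\rho X)\le\mathrm{E} f(\rho X^*)$. Now average over $\rho=R^2$, using Lemma~\ref{lem:sphere}(ii). The expectations exist in $(-\infty,\infty]$ since $f$ has an affine minorant.

(c) Let $z=e^\lambda$; for $z=1$ both sides equal $1$. For $z\ne1$ the function $h_z(x)=(1-x+z^{-2}x)^{-d/2}$ is the composition of the strictly convex function $y\mapsto y^{-d/2}$ on $(0,\infty)$ with a nonconstant affine function that is positive on $[0,1]$. So $h_z$ is continuous and strictly convex, and Proposition~\ref{prop:order} with Lemma~\ref{lem:sphere}(iii) gives $\mathrm{E}\,z^V\le\mathrm{E}\,z^{V^*}$. Letting $z\to0$ gives $v_0(C)\le v_0(C^*)$; dividing by $z^d$ and letting $z\to\infty$ gives $v_d(C)\le v_d(C^*)$.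
\end{proof}

\section{Equality}\label{sec:equality}

\subsection{Reduction to two solid angles}

Rotations change none of the quantities involved, so rotations of $C^*$ give equality everywhere. Conversely, each equality in Theorem~\ref{thm:strong}(d) implies that $X$ and $X^*$ have the same law. For the variance and for (c) this is Proposition~\ref{prop:order} with $h(x)=x^2$ and $h=h_z$. For (b), let $f$ be strictly convex with $\mathrm{E} f(R^2X)=\mathrm{E} f(R^2X^*)<\infty$. The function $\rho\mapsto\mathrm{E} f(\rho X^*)-\mathrm{E} f(\rho X)$ is nonnegative and has integral $0$ against the law of $R^2$, so it vanishes for some $\rho>0$; apply Proposition~\ref{prop:order} to the strictly convex function $h(x)=f(\rho x)$.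

If $X$ and $X^*$ have the same law, then by Lemma~\ref{lem:sphere}(i) and \eqref{eq:Fstar}
\begin{equation}\label{eq:angles}
\sigma(K)=S(\alpha),\qquad \sigma(K^\circ)=S(\tfrac\pi2-\alpha).
\end{equation}
The following proposition therefore completes the proof of Theorem~\ref{thm:strong}.

\begin{proposition}\label{prop:cap}
Let $d\ge2$ and let $C\ne\{0\}$ be a closed convex cone satisfying \eqref{eq:angles} for some $\alpha\in[0,\pi/2]$. Then $C$ is a rotation of $\mathrm{Circ}_d(\alpha)$.
\end{proposition}

Condition \eqref{eq:angles} is itself an extremality statement, namely equality in the following consequence of isoperimetry.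

\begin{lemma}\label{lem:polar}
If $\emptyset\ne L\subseteq S$ is closed and $\sigma(L)=S(r)$ with $r\le\pi/2$, then $\sigma(L^\circ)\le S(\frac\pi2-r)$.
\end{lemma}

\begin{proof}
$L^\circ$ is the set of points at distance at least $\pi/2$ from $L$. For $0\le t<\pi/2$ it is disjoint from $L_t$, so $\sigma(L^\circ)\le1-S(r+t)$ by \eqref{eq:iso}, where $r+t<\pi$. Let $t\to\pi/2$ and use $1-S(r+\frac\pi2)=S(\frac\pi2-r)$.
\end{proof}

\noindent\textbf{Simple cases of Proposition~\ref{prop:cap}.}
\begin{itemize}
\item $\alpha=0$: then $\sigma(K^\circ)=\frac12$. If $x\ne x'$ were two points of $K$, then $K^\circ$ would lie in the hemisphere $\{x\cdot y\le0\}$ and miss its open subset $\{x\cdot y<0<x'\cdot y\}$, which is nonempty since it contains the direction of $x'-x$. So $\sigma(K^\circ)<\frac12$, a contradiction; $K$ is a point and $C$ is a ray.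
\item $\alpha=\pi/2$: then $\sigma(K)=\frac12$, so $C\ne\mathbb{R}^d$ and $K$ lies in a closed hemisphere $H$. The set $H\setminus K$ is null and relatively open in $H$, and $H$ is the closure of its interior, so $K=H$.
\item $d=2$, $0<\alpha<\pi/2$: $C$ is a convex cone in the plane with $0<\sigma(K)=\alpha/\pi<\frac12$, hence a sector of opening $2\alpha$.
\end{itemize}

From now on $d\ge3$ and $0<\alpha<\pi/2$. Then $\sigma(K)>0$, so $C$ has nonempty interior, since otherwise it would lie in a hyperplane; and $C\ne\mathbb{R}^d$, since $\sigma(K)=S(\alpha)<1$.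

The plan is as follows. Reflections allow us to rearrange $K$ without changing $\sigma(K)$ and without decreasing the measure of the polar set. Extremality will force each rearranged set to be convex again. But the rearranged set contains, locally, the union of $C$ and its mirror image, and a union of two convex sets is not convex where their boundaries cross. So boundaries never cross, which fixes the normal vectors of $C$ so rigidly that $K$ must be a cap.

\subsection{Polarization}

Let $w$ be a unit vector, $\rho z=z-2(w\cdot z)w$ the reflection in $w^\perp$, and $H_\pm=\{x\in S:\pm w\cdot x\ge0\}$. For closed $L\subseteq S$ put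
\[
L^w=\big[(L\cup\rho L)\cap H_+\big]\cup\big[(L\cap\rho L)\cap H_-\big].
\]
In each mirror pair with exactly one point in $L$, this puts that point on the side of $w$. The set $L^w$ is closed. Replacing $w$ by $-w$ keeps $\rho$ and exchanges $H_+$ and $H_-$.

\begin{lemma}\label{lem:polarization}
$\sigma(L^w)=\sigma(L)$ and $(L^w)^\circ\supseteq(L^\circ)^{-w}$. Hence $\sigma((L^w)^\circ)\ge\sigma(L^\circ)$.
\end{lemma}

\begin{proof}
If $w\cdot\theta>0$, then $\{\theta,\rho\theta\}$ has as many points in $L^w$ as in $L$. Integrating over $\{w\cdot\theta>0\}$ gives the first claim. The last claim follows from the second, and the first applied to $L^\circ$ and $-w$.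

For the inclusion let $y\in(L^\circ)^{-w}$ and $x\in L^w$. We show $x\cdot y\le0$, using $(\rho L)^\circ=\rho L^\circ$. If $y\in L^\circ\cap\rho L^\circ$, this holds because $x\in L\cup\rho L$. Otherwise $y\in H_-$ and $y\in L^\circ\cup\rho L^\circ$. If $x\in H_-$, then $x\in L\cap\rho L$ (when $w\cdot x=0$, because $x=\rho x$), and $x\cdot y\le0$. There remains $x\in H_+$, $x\in L\cup\rho L$. If $x\in L$, $y\in L^\circ$, or $x\in\rho L$, $y\in\rho L^\circ$, we are done. If $x\in L$, $y\in\rho L^\circ$, or $x\in\rho L$, $y\in L^\circ$, then $x\cdot\rho y=\rho x\cdot y\le0$, and since $w\cdot x\ge0\ge w\cdot y$,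
\[
x\cdot y=x\cdot\rho y+2(w\cdot x)(w\cdot y)\le x\cdot\rho y\le0. \qedhere
\]
\end{proof}

\begin{lemma}\label{lem:convex}
Under the assumptions of Proposition~\ref{prop:cap} with $d\ge 3$ and $0<\alpha<\pi/2$, for every unit vector $w$ the cone over $K^w$,
\[
C^w=\big[(C\cup\rho C)\cap\{w\cdot z\ge0\}\big]\cup\big[(C\cap\rho C)\cap\{w\cdot z\le0\}\big],
\]
is convex.
\end{lemma}

\begin{proof}
Let $C'$ be the smallest closed convex cone containing $K^w$ and $K'=C'\cap S$. The idea is that $K'$ is at least as large as $K$ and so is its polar set; Lemma~\ref{lem:polar} leaves no room for this unless $K'=K^w$.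

A closed half-space $\{z:z\cdot y\le0\}$ contains $K'$ if and only if it contains $K^w$, so $K'^\circ=(K^w)^\circ$. By Lemma~\ref{lem:polarization}, $\sigma(K'^\circ)\ge\sigma(K^\circ)=S(\frac\pi2-\alpha)>0$; this is where $\alpha<\pi/2$ is used. So $C'$ lies in a half-space, and $\sigma(K')=S(r')$ with $r'\le\pi/2$. As $\sigma(K')\ge\sigma(K^w)=\sigma(K)=S(\alpha)$, $r'\ge\alpha$. Lemma~\ref{lem:polar} applied to $K'$ gives
\[
S(\tfrac\pi2-\alpha)=\sigma(K^\circ)\le\sigma(K'^\circ)\le S(\tfrac\pi2-r'),
\]
so $r'\le\alpha$. Thus $r'=\alpha$ and $\sigma(K'\setminus K^w)=0$.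

Since $\sigma(K')>0$, $C'$ has nonempty interior, so $C'$ is the closure of its interior, and $K'$ is the closure of its interior in $S$. The set $K'\setminus K^w$ is relatively open in $K'$; if it were nonempty, it would contain a nonempty open subset of $S$ and have positive measure. So $K^w=K'$, and $C^w=C'$ is convex.
\end{proof}

\subsection{Normal vectors}

Let $\partial K=\partial C\cap S$ be the boundary of $K$ in $S$. An \emph{outer normal} at $x\in\partial K$ is a unit vector $n$ with $n\cdot z\le0$ for all $z\in C$ and $n\cdot x=0$. (A supporting half-space $\{z:n\cdot z\le n\cdot x\}$ of the cone $C$ at $x$ has $n\cdot x=0$, as one sees from $z=0$ and $z=2x$.) Call $x$ \emph{regular} if it has exactly one outer normal, denoted $n_x$, and let $\mathrm{Reg}\subseteq\partial K$ be the set of regular points. Two facts are needed.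

\emph{(R1) If $x\in\mathrm{Reg}$ and $n_x\cdot v<0$, then $x+sv\in C$ for all small $s>0$.} The set $T=\{u:x+su\in C\text{ for some }s>0\}$ is a convex cone and contains $z-x$ for all $z\in C$. If $v\notin T$, separation gives $m\ne0$ with $m\cdot u\le m\cdot v$ for all $u\in T$; since $T$ is a cone, $m\cdot u\le0\le m\cdot v$. Then $m\cdot(z-x)\le0$ on $C$, so $m$ is a positive multiple of an outer normal at $x$, that is, of $n_x$, contradicting $n_x\cdot v<0$. So $v\in T$, and by convexity of $C$ all smaller $s>0$ work as well.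

\emph{(R2) $\mathrm{Reg}$ is dense in $\partial K$ and infinite.} Let $e$ be an interior point of $C$ with $\|e\|=1$. Then $-e\notin C$, since otherwise $0=e+(-e)$ would be interior to $C$ and $C=\mathbb{R}^d$. Hence $C=\{y+\tau e:\ y\perp e,\ \tau\ge\psi(y)\}$ with a finite convex function $\psi$ on $e^\perp$, and $\partial C$ is the graph of $\psi$. A convex function is continuous and differentiable almost everywhere. A supporting hyperplane at a point of the graph does not contain the direction $e$, since $\psi$ is finite on all of $e^\perp$, so where $\psi$ is differentiable the supporting half-space is unique. Thus the points of $\partial C$ with a unique supporting half-space are dense in $\partial C$. Supporting half-spaces are constant along open rays of $\partial C$, so density passes to $\partial K$. If $\mathrm{Reg}$ were finite, then $\partial K=\overline{\mathrm{Reg}}$ would be finite, and $S\setminus\partial K$ would be connected, since $d-1\ge2$. But it is the disjoint union of the nonempty open sets $\mathrm{int}\,K$ and $S\setminus K$.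

\begin{lemma}\label{lem:normals}
For distinct $x,y\in\mathrm{Reg}$ let $\rho$ be the reflection that exchanges $x$ and $y$. Then $n_x=\rho\,n_y$.
\end{lemma}

\begin{proof}
Let $w=(x-y)/\|x-y\|$; since $\|x\|=\|y\|$, the reflection in $w^\perp$ is $\rho$, and $w\cdot x=(1-x\cdot y)/\|x-y\|>0$. So $C^w$ coincides with $C\cup\rho C$ near $x$. The point $x=\rho y$ is a regular boundary point of $\rho C$ with outer normal $n'=\rho n_y$.

\emph{$n'=\pm n_x$.} Otherwise $n_x$ and $n'$ are linearly independent, and there are vectors $v_1,v_2$ with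
\[
(n_x\cdot v_1,\,n'\cdot v_1)=(-1,3),\qquad(n_x\cdot v_2,\,n'\cdot v_2)=(3,-1).
\]
By (R1) for $C$ and for $\rho C$, $x+sv_1\in C$ and $x+sv_2\in\rho C$ for small $s>0$, and both points lie in $C^w$. By Lemma~\ref{lem:convex} their midpoint $x+\frac s2(v_1+v_2)$ lies in $C^w$, hence in $C\cup\rho C$ for small $s$. But its inner products with $n_x$ and with $n'$ both equal $s>0$, whereas $n_x\cdot z\le0$ on $C$ and $n'\cdot z\le0$ on $\rho C$. This is a contradiction.

\emph{$n'\ne-n_x$.} Suppose $\rho n_y=-n_x$. The inner product with $w$ gives $w\cdot n_y=w\cdot n_x$, that is, $n_y\cdot(x-y)=n_x\cdot(x-y)$. Now $n_x\cdot(x-y)=-n_x\cdot y\ge0$ and $n_y\cdot(x-y)=n_y\cdot x\le0$, so both are $0$. Then $\rho n_y=n_y$, so $n_x=-n_y$, and $C\subseteq\{n_x\cdot z\le0\}\cap\{-n_x\cdot z\le0\}=n_x^\perp$. This contradicts that $C$ has interior.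
\end{proof}

For $\mathrm{Circ}_d(\alpha)$ with axis $e$ one has $n_x=(x\cos\alpha-e)/\sin\alpha$, so that $n_x-x\cot\alpha$ does not depend on $x$. The end of the proof recovers this relation.

\begin{proof}[Proof of Proposition~\ref{prop:cap}, conclusion]
By Lemma~\ref{lem:normals}, $n_x-n_y$ is a multiple of $x-y$: for distinct $x,y\in\mathrm{Reg}$,
\[
n_x-n_y=c_{xy}(y-x),\qquad c_{xy}=c_{yx}\in\mathbb{R}.
\]
For distinct $x,y,z\in\mathrm{Reg}$, adding the relations for $(x,y)$ and $(y,z)$ gives
\[
c_{xy}(y-x)+c_{yz}(z-y)=c_{xz}\big((y-x)+(z-y)\big).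
\]
Three distinct points of a sphere are not collinear, so $y-x$ and $z-y$ are linearly independent and $c_{xy}=c_{yz}=c_{xz}$. Since $\mathrm{Reg}$ is infinite, all $c_{xy}$ equal one constant $c$, and $p:=n_x+cx$ does not depend on $x\in\mathrm{Reg}$. As $n_x\perp x$, we have $p\cdot x=c$ and $\|p\|^2=1+c^2$. By density of $\mathrm{Reg}$,
\[
\partial K\subseteq E:=\{z\in S:\ p\cdot z=c\},\qquad |c|<\|p\|.
\]
The set $S\setminus E$ consists of two open caps $U_1,U_2$. Each is connected and disjoint from $\partial K$, so it is contained in $\mathrm{int}\,K$ or in $S\setminus K$. These two sets are open and nonempty, and $E$ has empty interior, so each of them contains exactly one of the caps, say $U_1\subseteq\mathrm{int}\,K$ and $U_2\subseteq S\setminus K$. Then $\overline{U_1}\subseteq K\subseteq S\setminus U_2=\overline{U_1}$, so $K$ is a closed cap. Since $\sigma(K)=S(\alpha)$, its radius is $\alpha$, and $C$ is a rotation of $\mathrm{Circ}_d(\alpha)$.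
\end{proof}

This completes the proof of Theorem~\ref{thm:strong}.

\section{The explicit bound}\label{sec:explicit}

For $C\ne\{0\}$ put $m=\mathrm{E} X=\delta(C)/d$. Formula \eqref{eq:moments} can be rewritten as
\begin{equation}\label{eq:varX}
\mathrm{var}(C)=d(d+2)\,\mathrm{Var}\,X-2d\,m(1-m),
\end{equation}
so an upper bound for $\mathrm{Var}\,X$ in terms of $m$ suffices. The function $\|\Pi_C(\theta)\|^2$ on the sphere satisfies a first-order differential equation, and the Poincar\'e inequality turns it into such a bound.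

\begin{proof}[Proof of the inequality in Theorem~\ref{thm:explicit}]
If $C=\{0\}$ or $C=\mathbb{R}^d$, both sides are $0$. Otherwise let $u(x)=\|\Pi_C(x)\|^2=\|x\|^2-\mathrm{dist}_{\mathrm{euc}}(x,C)^2$, where $\mathrm{dist}_{\mathrm{euc}}$ is Euclidean distance. The squared distance to a closed convex set is $C^1$ with gradient $2(x-\Pi_C(x))$, so $u$ is $C^1$ with gradient $2\Pi_C(x)$. At $\theta\in S$ we have $\theta\cdot\Pi_C(\theta)=\|\Pi_C(\theta)\|^2=u(\theta)$, so the spherical gradient of $u$ at $\theta$ is $2(\Pi_C(\theta)-u(\theta)\theta)$, with squared norm $4(u-u^2)$. The Poincar\'e inequality on $S^{d-1}$ (the first nonzero eigenvalue of the Laplacian is $d-1$), applied to $X=u(\theta)$, gives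
\[
(d-1)\,\mathrm{Var}\,X\le4\,\mathrm{E}(X-X^2)=4m(1-m)-4\,\mathrm{Var}\,X,
\]
that is, $\mathrm{Var}\,X\le\frac{4m(1-m)}{d+3}$. Inserting this in \eqref{eq:varX},
\[
\mathrm{var}(C)\le d\,m(1-m)\Big(\frac{4(d+2)}{d+3}-2\Big)=\frac{2(d+1)}{d+3}\,d\,m(1-m),
\]
and $d\,m(1-m)=\delta(C)(d-\delta(C))/d$.
\end{proof}

\begin{proof}[Proof of asymptotic optimality]
Fix $\alpha\in(0,\pi/2)$ and let $\beta$ be the angle between $\theta$ and the axis $e_1$, so $\cos\beta=\theta_1$. The distance from $\theta$ to the cap $K^*$ is $\max(0,\beta-\alpha)$. So $X^*=\varphi(\beta)$, where $\varphi$ is a Lipschitz function with constant $1$ that does not depend on $d$, and $\varphi(\beta)=\cos^2(\beta-\alpha)$ for $\alpha\le\beta\le\alpha+\frac\pi2$. This interval contains $\frac\pi2$ in its interior, and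
\[
\varphi(\tfrac\pi2)=\sin^2\alpha,\qquad \varphi'(\tfrac\pi2)=-\sin(\pi-2\alpha)=-\sin2\alpha .
\]
As $d\to\infty$, $\sqrt d\,\theta_1\to N(0,1)$ in law (write $\theta_1=g_1/\|g\|$), hence also $\sqrt d\,(\frac\pi2-\beta)=\sqrt d\,\arcsin\theta_1\to N(0,1)$, and therefore
\[
\sqrt d\,(X^*-\sin^2\alpha)\to N(0,\sin^22\alpha)\quad\text{in law}.
\]
The fourth moments of these variables are bounded, because
\[
|X^*-\sin^2\alpha|\le|\beta-\tfrac\pi2|\le\tfrac\pi2|\theta_1|\qquad\text{and}\qquad\mathrm{E}(\sqrt d\,\theta_1)^4=\frac{3d}{d+2}.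
\]
So first and second moments converge: $d\,\mathrm{Var}\,X^*\to\sin^22\alpha=4\sin^2\alpha\cos^2\alpha$ and $m\to\sin^2\alpha$. By \eqref{eq:varX},
\[
\frac{\mathrm{var}(\mathrm{Circ}_d(\alpha))}d=(d+2)\,\mathrm{Var}\,X^*-2m(1-m)\to4\sin^2\alpha\cos^2\alpha-2\sin^2\alpha\cos^2\alpha=2\sin^2\alpha\cos^2\alpha,
\]
while $\delta(d-\delta)/d^2=m(1-m)\to\sin^2\alpha\cos^2\alpha$. The ratio tends to $2$, which is also the limit of the constant $2(d+1)/(d+3)$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{note}
\emph{This note introduces the conic intrinsic volumes and the associated (bivariate) chi-bar-squared distributions. The focus is on algorithmic considerations [\dots]},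
\url{http://damelunx.github.io/conivol/articles/conic-intrinsic-volumes.html}.

\bibitem{FLM}
Figiel, Lindenstrauss and Milman,
Acta Math.\ \textbf{139} (1977).

\bibitem{MT}
McCoy and Tropp, 2014.

\bibitem{Schmidt}
E. Schmidt, 1948.

\end{thebibliography}

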